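# Star-free colorings of Kneser graphs and the formula $\chi_s=2\chi-2$

## 1. Kneser graphs and colorings without consecutive stars

Throughout, $[t]=\{1,\dots,t\}$, and a coloring is a map from the vertices of a graph to the positive integers. The size of the difference of two colors will matter, so colors are numbers and not just names.

**Definition (Kneser graph).** For positive integers $n\ge 2k$, the graph $\mathrm{KG}(n,k)$ has the $k$-element subsets of $[n]$ as vertices. Two vertices are adjacent if and only if the subsets are disjoint.

*Examples.* $\mathrm{KG}(n,1)$ is the complete graph $K_n$. In $\mathrm{KG}(2k,k)$ each $k$-set is disjoint only from its complement, so this graph is a perfect matching. The vertices of $\mathrm{KG}(5,2)$ are the ten edges of $K_5$, and two of them are adjacent when they share no endpoint; this is the Petersen graph.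

**Lovász's theorem.** $\chi(\mathrm{KG}(n,k))=n-2k+2$.

**Definition (star-free coloring).** A star-free coloring of a graph $G$ is a proper coloring $c:V(G)\to\mathbb N$ such that no path with three vertices is colored with just two consecutive numbers. The star-free chromatic number $\chi_s(G)$ is the least positive integer $t$ for which there is a star-free coloring $c:V(G)\to[t]$.

*Example.* Let $G$ be the path with three vertices. The coloring $1,2,1$ is proper but not star-free. The coloring $1,3,1$ is star-free, because $1$ and $3$ are not consecutive. The only proper colorings with colors in $[2]$ are $1,2,1$ and $2,1,2$, so $\chi_s(G)=3$. The coloring $1,3,1$ uses two numbers, but what counts is the range $[3]$: skipped numbers are paid for.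

*Example.* Color the cycle $C_5$ cyclically by $1,3,1,3,2$. The only vertex of color $2$ has one neighbor of color $3$ and one of color $1$, so the coloring is star-free. Since $C_5$ is an odd cycle, $\chi_s(C_5)=\chi(C_5)=3$.

In a properly colored path with three vertices that uses two colors, the ends have one color and the middle has the other. So star-freeness says: no vertex $v$ has two neighbors of the same color $i$ with $|i-c(v)|=1$. This form suggests a weaker condition.

**Definition ($q$-star-free coloring).** Let $q\ge2$. A proper coloring $c$ is $q$-star-free if there is no vertex $v$ and color $i$ with $|i-c(v)|=1$ such that $v$ has at least $q$ neighbors of color $i$. Let $\chi_{s,q}(G)$ be the least $t$ for which there is a $q$-star-free coloring with colors in $[t]$.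

Equivalently, no star $K_{1,q}$ is colored with two consecutive numbers, since a properly colored $K_{1,q}$ with two colors has its center in one color and all leaves in the other. Thus $\chi_{s,2}=\chi_s$ and $\chi_{s,q}\le\chi_s$.

*Example.* In $\mathrm{KG}(5,2)$ every vertex has degree $3$, so every proper coloring is $4$-star-free. Hence $\chi_{s,4}(\mathrm{KG}(5,2))=\chi(\mathrm{KG}(5,2))=3$.

## 2. The formula $\chi_s(\mathrm{KG}(n,k))=2n-4k+2$

How much larger than $n-2k+2$ must the range of colors become when consecutive colors may not form a path with three vertices? The following are known. For $n\ge 2k\ge 4$,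
$$\chi_s(\mathrm{KG}(n,k))\ge\max\{2\chi(\mathrm{KG}(n,k))-10,\ \chi(\mathrm{KG}(n,k))\},$$
and $\chi_s(\mathrm{KG}(n,k))=2\chi(\mathrm{KG}(n,k))-2=2n-4k+2$ whenever $2k\le n\le\frac83k$ and $k\ge2$. The problem, from "A Generalization of Kneser's Conjecture" (https://tomesphere.com/paper/0906.3427), is to prove or disprove the following.

**Conjecture.** For any positive integers $n\ge2k\ge4$ we have $\chi_s(\mathrm{KG}(n,k))=2\chi(\mathrm{KG}(n,k))-2$.

The conjecture is true. These notes prove the following three statements.

**Theorem 1.** If $n\ge2k\ge4$, then $\chi_s(\mathrm{KG}(n,k))=2n-4k+2$.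

**Theorem 2.** If $q\ge2$, $k\ge3(q-1)$ and $n\ge2k$, then $\chi_{s,q}(\mathrm{KG}(n,k))=2n-4k+2$.

**Proposition 3.**

(a) If $k=1$, then $\chi_s(\mathrm{KG}(n,1))=n$. So, over all $n\ge2k\ge2$, the formula $\chi_s=2\chi-2$ holds if and only if $k\ge2$ or $(n,k)=(2,1)$.

(b) If $1\le k\le q-2$ and $n\ge2k+1$, then $\chi_{s,q}(\mathrm{KG}(n,k))\le2\chi(\mathrm{KG}(n,k))-3$. So a condition of the form $k\ge\mathrm{const}\cdot q$ in Theorem 2 is of the right order.

(c) Theorem 1 does not extend to Schrijver graphs: $\mathrm{SG}(2k+1,k)\cong C_{2k+1}$ has $\chi=\chi_s=3<4=2\chi-2$ for $k\ge2$.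

Theorem 2 with $q=2$ is Theorem 1 for all $k\ge3$. The case $k=2$ needs a separate argument, which is elementary. From now on $\chi$ without an argument means $n-2k+2$.

## 3. The coloring with $2\chi-2$ colors, and two cases by hand

**Lemma 4 (upper bound).** For all $k\ge1$, $n\ge2k$ and $q\ge2$ we have $\chi_{s,q}(\mathrm{KG}(n,k))\le\chi_s(\mathrm{KG}(n,k))\le2n-4k+2$.

*Proof.* If $F\cap[n-2k]\neq\emptyset$, give $F$ the color $2\min F-1$. The remaining vertices are the $k$-subsets of the $2k$-set $\{n-2k+1,\dots,n\}$. Give such a set the color $2(n-2k)+1$ if it contains $n$, and $2(n-2k)+2$ otherwise.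

The coloring is proper. All sets of color $2j-1$ with $j\le n-2k$ contain $j$; all sets of color $2(n-2k)+1$ contain $n$; and any two $k$-subsets of the $(2k-1)$-set $\{n-2k+1,\dots,n-1\}$ meet. The only two consecutive numbers that are both used are the last two. Their classes together are the $k$-subsets of a $2k$-set, which induce a matching, so no vertex there has two neighbors in the other class. $\square$

**The case $n=2k$.** The graph is a perfect matching, so it has no path with three vertices and $\chi_s=2=2\cdot2-2$. The formula holds.

**The case $(n,k)=(5,2)$.** Here $\chi=3$, and we must show that three colors do not suffice. We need one fact, which returns in Section 9.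

*Pairwise meeting edges form a star or lie in a triangle.* Let $ab,ac$ be two edges of the family. If all edges contain $a$, it is a star. Otherwise some edge avoids $a$; to meet $ab$ and $ac$ it must be $bc$. Any further edge through $a$ would miss $bc$, and any further edge avoiding $a$ would again be $bc$. So the family lies in the triangle $abc$.

Suppose there is a star-free coloring of $\mathrm{KG}(5,2)$ with colors in $[3]$. Ten edges of $K_5$ get three colors, so some class, of color $i$ say, has at least four edges. It is a star, with center $a$, and it consists of all four edges at $a$. An edge avoiding $a$ meets exactly two of these and is disjoint from the other two. Hence it has neither color $i$ nor a color consecutive to $i$. If $i=2$, no color is left for the six edges avoiding $a$. If $i\in\{1,3\}$, all six must receive the one remaining color $4-i$, but some of them are disjoint. So $\chi_s(\mathrm{KG}(5,2))=4$.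

## 4. Merging colors in pairs stops one color short

Given a star-free coloring with colors in $[t]$, merge the colors $\{1,2\},\{3,4\},\dots$ This gives $\lceil t/2\rceil$ classes. In each, every vertex has at most one neighbor, because a vertex of color $2i-1$ has at most one neighbor of color $2i$, and vice versa. If one could show that $\mathrm{KG}(n,k)$ has no partition into $\chi-1$ classes of maximum degree at most $1$, then $\lceil t/2\rceil\ge\chi$, which is even more than we want.

Such a partition always exists. Take the $n-2k$ classes "$\min F=j$" for $1\le j\le n-2k$, each of which has no edges inside. Add one more class, all $k$-subsets of $\{n-2k+1,\dots,n\}$, which induces a matching. These are $n-2k+1=\chi-1$ classes. When $t=2\chi-3$, we have $\lceil t/2\rceil=\chi-1$, so merging cannot rule out $t=2\chi-3$, which is exactly the case to be excluded.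

What merging forgets is the relation between the colors $2i$ and $2i+1$. In $\mathrm{KG}(5,2)$, give color $3$ to all edges at $5$, color $2$ to $14,24,34$, and color $1$ to $12,13,23$. Merging $\{1,2\}$ and $\{3\}$ gives two classes of maximum degree at most $1$. But $25,14,35$ is a path colored $3,2,3$. We need a method that sees all differences of colors at once.

## 5. Signed vectors and Fan's lemma

For $X\in\{+,-,0\}^n\setminus\{0\}$ let $X^+$ and $X^-$ be the sets of coordinates with sign $+$ and $-$, and let $|X|=|X^+|+|X^-|$. Write $X\preceq Y$ if $X^+\subseteq Y^+$ and $X^-\subseteq Y^-$, and $X\prec Y$ if moreover $X\ne Y$. Let $\mathrm{alt}(X)$ be the length of a longest subsequence of the nonzero entries of $X$ that alternates in sign.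

*Example.* For $X=(0,+,-,+,-)$ and $Y=(+,+,-,+,-)$ we have $X\preceq Y$, $|X|=4$, $|Y|=5$ and $\mathrm{alt}(X)=\mathrm{alt}(Y)=4$.

**Theorem 5 (Fan's lemma).** Let $\lambda:\{+,-,0\}^n\setminus\{0\}\to\{\pm1,\dots,\pm M\}$ satisfy $\lambda(-X)=-\lambda(X)$ for all $X$, and $\lambda(X)+\lambda(Y)\ne0$ whenever $X\preceq Y$. Then there is a chain $X_1\prec\dots\prec X_n$ whose labels have distinct absolute values and, sorted by absolute value, alternate in sign.

This is the result of K. Fan, *Ann. of Math.* 56 (1952), applied to the barycentric subdivision of the octahedral sphere; we use it without proof. A strict chain of length $n$ has $1\le|X_1|<\dots<|X_n|\le n$, so $|X_i|=i$.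

*Example.* Let $n=2$. Label $(+,0),(0,+),(+,+)$ by $+1$, label $(+,-)$ by $+2$, and label the negatives by the negative numbers. No two comparable vectors have opposite labels. The chain $(0,-)\prec(+,-)$ has labels $-1,+2$, as the lemma promises.

**Colors with signs.** Let $c$ be a proper coloring of $\mathrm{KG}(n,k)$. For a signed vector $X$ let $C^+(X)$ be the set of colors of $k$-subsets of $X^+$, let $C^-(X)$ be the same for $X^-$, and put $C(X)=C^+(X)\cup C^-(X)$. Every $k$-subset of $X^+$ is disjoint from, hence adjacent to, every $k$-subset of $X^-$. Therefore
$$C^+(X)\cap C^-(X)=\emptyset ,$$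
so each color in $C(X)$ has a well-defined sign in $X$. If $X\preceq Y$, then $C^\pm(X)\subseteq C^\pm(Y)$, so a color of $X$ keeps its sign in $Y$.

*Example.* Take the coloring of Lemma 4 for $\mathrm{KG}(5,2)$: color $1$ for the pairs containing $1$; color $3$ for $25,35,45$; color $4$ for $23,24,34$. For $X=(0,+,-,+,-)$ we have $X^+=\{2,4\}$ and $X^-=\{3,5\}$, so $C^+(X)=\{4\}$ and $C^-(X)=\{3\}$. For $Y=(+,+,-,+,-)$ we have $Y^+=\{1,2,4\}$, so $C^+(Y)=\{1,4\}$ and $C^-(Y)=\{3\}$.

The next lemma is what Fan's lemma says about colorings. It leaves open which color of $X$ is used for its label.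

**Lemma 6.** Let $n\ge2k\ge4$ and let $c$ be a proper coloring of $\mathrm{KG}(n,k)$ with colors in $[t]$. Suppose that to each $X$ with $C(X)\neq\emptyset$ a color $\kappa(X)\in C(X)$ is assigned so that $\kappa(-X)=\kappa(X)$. Then there is a chain $Y_1\prec\dots\prec Y_{\chi}$, where $\chi=n-2k+2$, such that $C(Y_j)\ne\emptyset$,
$$|Y_j^+|=k-1+a_j,\quad |Y_j^-|=k-1+b_j,\quad a_j,b_j\ge0,\quad a_j+b_j=j,$$
the colors $l_j=\kappa(Y_j)$ are distinct, and when they are sorted as $c_1<\dots<c_\chi$ their signs alternate. Here the sign of $l_j$ is the $\varepsilon$ with $l_j\in C^\varepsilon(Y_j)$.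

*Proof.* **Step 1: define the labels.** If $\mathrm{alt}(X)\le2k-2$, let $\lambda(X)=\pm\mathrm{alt}(X)$, with the sign of the first nonzero entry of $X$. If $\mathrm{alt}(X)\ge2k-1$, an alternating subsequence of length $2k-1$ contains at least $k$ entries of one sign. So $X^+$ or $X^-$ has at least $k$ elements, and $C(X)\ne\emptyset$. In this case put $\lambda(X)=\varepsilon\,(2k-2+i)$, where $i=\kappa(X)\in C^\varepsilon(X)$.

**Step 2: check the hypotheses of Fan's lemma.** Passing from $X$ to $-X$ preserves $\mathrm{alt}$, changes the first sign, and exchanges $C^+$ and $C^-$. With $\kappa(-X)=\kappa(X)$ this gives $\lambda(-X)=-\lambda(X)$.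

Let $X\preceq Y$ and suppose $\lambda(X)=-\lambda(Y)$. First let both absolute values be at most $2k-2$. Then $\mathrm{alt}(X)=\mathrm{alt}(Y)$ and the first signs differ. The first nonzero entry of $Y$ is not later than that of $X$, and it is not in the same position, since the signs there would agree. So it comes earlier and has the opposite sign. A longest alternating subsequence of $X$ starts with the sign of the first nonzero entry of $X$, because otherwise that entry could be put in front. Putting the first nonzero entry of $Y$ in front of it gives $\mathrm{alt}(Y)\ge\mathrm{alt}(X)+1$, a contradiction. Otherwise both labels come from the same color $i$, with $i\in C^\varepsilon(X)\subseteq C^\varepsilon(Y)$ and $i\in C^{-\varepsilon}(Y)$. This contradicts $C^+(Y)\cap C^-(Y)=\emptyset$.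

**Step 3: read off the chain.** Let $X_1\prec\dots\prec X_n$ be the chain from Fan's lemma, with $|X_i|=i$. Since $\mathrm{alt}(X_i)\le i$, the vectors $X_1,\dots,X_{2k-2}$ have labels of absolute value at most $2k-2$. These absolute values are distinct, so they are exactly $1,\dots,2k-2$. All later vectors therefore have labels of absolute value larger than $2k-2$, that is, labels given by colors. The vector with label $\pm(2k-2)$ satisfies $\mathrm{alt}=2k-2$, so it has at least $2k-2$ nonzero entries, and hence it is $X_{2k-2}$. Its $2k-2$ nonzero entries alternate, so $|X_{2k-2}^+|=|X_{2k-2}^-|=k-1$.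

Put $Y_j=X_{2k-2+j}$ for $1\le j\le n-2k+2=\chi$. Since $X_{2k-2}\preceq Y_j$ and $|Y_j|=2k-2+j$, the sizes are as stated. The labels of the $Y_j$ are the $\chi$ largest in absolute value, so they alternate in sign when sorted. Subtracting $2k-2$ from the absolute values gives the $l_j$. $\square$

## 6. Labeling by the largest color leaves unit gaps uncontrolled

The first choice is $\kappa(X)=\max C(X)$. Lemma 6 gives colors $c_1<\dots<c_\chi$ with alternating signs. If $g$ of the $\chi-1$ gaps $c_{u+1}-c_u$ equal $1$, the others are at least $2$, so
$$t-1\ \ge\ c_\chi-c_1\ \ge\ 2(\chi-1)-g,\qquad\text{that is,}\qquad t\ge2\chi-1-g .$$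
We want $t\ge2\chi-2$, so it would be enough to know $g\le1$.

Here the argument stops. Suppose $c_{u+1}=c_u+1$. In the later of the two vectors involved, one color occurs on the positive side and the other on the negative side. This gives two disjoint sets whose colors are consecutive, so an edge with consecutive colors. The definition allows such edges; only a path with three vertices is forbidden, and the chain does not supply the second set. Without control of $g$ (which is at most $\chi-1$) we are left with $t\ge\chi$.

An edge with consecutive colors still has a price. Let $i$ have sign $\varepsilon$ in $X$ and let $i+1$ have sign $-\varepsilon$. A set of color $i+1$ inside $X^{-\varepsilon}$ is adjacent to every $k$-subset of $X^\varepsilon$. So at most $q-1$ of these $k$-subsets can have color $i$ (at most one when $q=2$). Colors in this position are rare. If *all* colors of a large $X$ are in this position, then $X$ must carry very many colors, and there may be no room for them in $[t]$. So we label by a color that is not in this position whenever such a color exists. Then unit gaps can appear only where no such color exists, and there the counting applies.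

## 7. Exposed and free colors

**Definition.** Let $c$ be a proper coloring of $\mathrm{KG}(n,k)$. A color $i\in C^\varepsilon(X)$ is **exposed** in $X$ if $i-1$ or $i+1$ lies in $C^{-\varepsilon}(X)$, and **free** in $X$ otherwise. The vector $X$ is **crowded** if $C(X)\neq\emptyset$ and every color in $C(X)$ is exposed in $X$.

*Example.* In the example of Section 5 with $X=(0,+,-,+,-)$ and $Y=(+,+,-,+,-)$, the colors $4$ (sign $+$) and $3$ (sign $-$) of $X$ are both exposed, so $X$ is crowded. In $Y$ the colors $3$ and $4$ are still exposed, but $1$ is free. So $Y$ is not crowded although $X\preceq Y$.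

**Lemma 7.** Let $c$ be a $q$-star-free coloring of $\mathrm{KG}(n,k)$.

(P1) If $i$ is exposed in $X$ and $X\preceq Y$, then $i$ is exposed in $Y$.

(P2) If $i\in C^\varepsilon(X)$ is exposed in $X$, then at most $q-1$ of the $k$-subsets of $X^\varepsilon$ have color $i$.

*Proof.* (P1) holds because $C^\pm(X)\subseteq C^\pm(Y)$. For (P2), some $k$-subset of $X^{-\varepsilon}$ has color $i+1$ or $i-1$, and it is adjacent to all $k$-subsets of $X^\varepsilon$. If $q$ of these had color $i$, the coloring would not be $q$-star-free. $\square$

**The labeling rule.** For $C(X)\neq\emptyset$ let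
$$\kappa(X)=\begin{cases}\text{the largest free color of }X,&\text{if }X\text{ has a free color},\\ \max C(X),&\text{if }X\text{ is crowded.}\end{cases}$$
Replacing $X$ by $-X$ exchanges the two signs and changes neither $C(X)$ nor which colors are free. So $\kappa(-X)=\kappa(X)$, and Lemma 6 applies.

*Example.* For the same $X\preceq Y$ the rule gives $\kappa(X)=4$ and $\kappa(Y)=1$, whereas $\max C(Y)=4$.

**The chain for a hypothetical coloring.** Let $q\ge2$, $k\ge3(q-1)$ (so $k\ge3$) and $n\ge2k$. Suppose $c$ is a $q$-star-free coloring of $\mathrm{KG}(n,k)$ with at most $2\chi-3$ colors. Put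
$$m=\chi-1,\qquad t=2\chi-3=2m-1,$$
and regard $c$ as a map to $[t]$. We shall reach a contradiction; together with Lemma 4 this proves Theorem 2. Apply Lemma 6 with the rule above. It gives $Y_1\prec\dots\prec Y_{m+1}$, distinct colors $l_j=\kappa(Y_j)$, and the sorted list $c_1<\dots<c_{m+1}$ with alternating signs. We call the $l_j$ the labels. Let $r$ be the largest $j$ such that $Y_j$ is crowded, and $r=0$ if there is none.

**Step 1: unit gaps occur only among the first $r$ labels.**

**Claim 8.** If $c_{u+1}=c_u+1$, then $c_u,c_{u+1}\in\{l_1,\dots,l_r\}$.

*Proof.* Let $\{c_u,c_{u+1}\}=\{l_i,l_j\}$ with $i<j$. The color $l_i$ is present in $Y_i$, hence in $Y_j$ with the same sign. So both colors are present in $Y_j$. Their signs are opposite, because neighbors in the sorted list alternate. Thus $l_j$ is exposed in $Y_j$. By the labeling rule $l_j$ would be free if $Y_j$ had a free color, so $Y_j$ is crowded, and $i<j\le r$. $\square$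

**Step 2: express the slack by the number of unit gaps.** Call $\gamma_u=c_{u+1}-c_u$ ($1\le u\le m$) the gaps; we also say "the gap $(c_u,c_{u+1})$". Let $g$ be the number of gaps equal to $1$, and put
$$E=(c_1-1)+(t-c_{m+1})+\sum_{\gamma_u\ge2}(\gamma_u-2)\ \ge\ 0 .$$
This measures the room beyond a list in which every non-unit gap is exactly $2$. The $g$ unit gaps and the $m-g$ others add up to
$$\sum_u\gamma_u=g+2(m-g)+\sum_{\gamma_u\ge2}(\gamma_u-2)=2m-g+\sum_{\gamma_u\ge2}(\gamma_u-2).$$
On the other hand $(c_1-1)+(t-c_{m+1})+\sum_u\gamma_u=t-1=2m-2$. Subtracting,
$$E=g-2. \tag{1}$$
Since $E\ge0$, we get $g\ge2$. Two unit gaps have at least three labels as ends, and by Claim 8 these lie in $\{l_1,\dots,l_r\}$. Hence $r\ge3$, and in particular a crowded $Y_r$ exists.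

## 8. The colors of the last crowded vector, counted twice

Let $S=C(Y_r)$ and $S^\pm=C^\pm(Y_r)$, and write $a=a_r$, $b=b_r$, so $a+b=r\ge3$. All colors of $S$ are exposed in $Y_r$. We bound $|S|$ from below, because exposed colors are used rarely, and from above, because $S$ must fit between the labels.

**Step 3: the lower bound $|S|\ge3r-4$.** The set $Y_r^+$ has $k-1+a$ elements, hence $\binom{k-1+a}{k}$ subsets of size $k$. By (P2) each color of $S^+$ is used by at most $q-1$ of them. The same holds on the negative side, so
$$|S^+|\ge f(a),\qquad|S^-|\ge f(b),\qquad\text{where } f(x)=\left\lceil\frac{1}{q-1}\binom{k-1+x}{k}\right\rceil .$$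
We estimate $f$. Since $\binom{k+1}{k}=k+1\ge3(q-1)+1$, we have $f(2)\ge4$. For $x\ge1$,
$$\binom{k+x}{k}-\binom{k-1+x}{k}=\binom{k-1+x}{k-1}\ \ge\ k\ \ge\ 3(q-1),$$
so the quantity inside the ceiling grows by at least $3$, and $f(x+1)\ge f(x)+3$. Hence $f(x)\ge3x-2$ for all $x\ge2$.

To use this we must show $a,b\ge2$. The set $S$ is nonempty, and an exposed color needs a color of the opposite sign. So $S^+$ and $S^-$ are nonempty, and $a,b\ge1$. Suppose $b=1$. Then $Y_r^-$ has exactly one $k$-subset, so $S^-=\{y\}$. Every color of $S^+$ is exposed, hence $S^+\subseteq\{y-1,y+1\}$. But $a=r-1\ge2$ gives $|S^+|\ge f(a)\ge f(2)\ge4$, a contradiction. The same argument with signs exchanged excludes $a=1$. So $a,b\ge2$ and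
$$|S|\ge f(a)+f(b)\ge(3a-2)+(3b-2)=3r-4. \tag{2}$$

**Step 4: how the late labels restrict $S$.** Call $l_1,\dots,l_r$ the *S-labels*; they all lie in $S$ because $Y_j\preceq Y_r$ for $j\le r$. Call $l_j$ with $j>r$ a *late label*. For $j>r$ the vector $Y_j$ is not crowded, so $l_j$ is free in $Y_j$. This has two consequences, and the rule at $Y_r$ gives a third.

* (i) A late label $l_j$ is not in $S$. Colors of $S$ are exposed in $Y_r$, hence in $Y_j$ by (P1), while $l_j$ is free in $Y_j$.
* (ii) If $\sigma\in S$ and $|\sigma-l_j|=1$ for a late label $l_j$, then $\sigma$ and $l_j$ have the same sign. Indeed $\sigma$ is present in $Y_j$ with the sign it has in $Y_r$. If this were opposite to the sign of $l_j$, then $l_j$ would be exposed in $Y_j$.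
* (iii) $l_r=\max S$, since $Y_r$ is crowded.

**Step 5: place the colors of $S$ in the gaps.** By (i), a color of $S$ that is not an S-label is not a label at all. So it lies in $[1,c_1)$, in $(c_{m+1},t]$, or strictly inside a gap $(c_u,c_{u+1})$. Call a gap *hosting* if it contains such a color; then $\gamma_u\ge2$. Let $h$ be the number of hosting gaps. A hosting gap has $\gamma_u-1=1+(\gamma_u-2)$ interior positions. So all hosting gaps together contain at most $h+\sum_{\gamma_u\ge2}(\gamma_u-2)$ colors of $S$. The two outer intervals contain at most $(c_1-1)+(t-c_{m+1})$. Adding the $r$ S-labels,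
$$|S|\le r+h+E. \tag{3}$$
It remains to bound $h$. We sort the hosting gaps by their ends.

**Step 6: hosting gaps with both ends late.** Suppose such a gap had $\gamma_u=2$. Its only interior color $c_u+1\in S$ would differ by $1$ from both late labels $c_u$ and $c_{u+1}$. By (ii) it would have the sign of each, but these two signs are opposite. So $\gamma_u\ge3$, and the gap contributes at least $1$ to $E$. There are at most $E$ such gaps.

**Step 7: hosting gaps with at least one S-label end.** Consider the $2r$ pairs consisting of an S-label and one of its two sides, lower or upper. A gap $(c_u,c_{u+1})$ *uses* the pair ($c_u$, upper) if $c_u$ is an S-label, and the pair ($c_{u+1}$, lower) if $c_{u+1}$ is an S-label. Distinct gaps use distinct pairs.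

By Claim 8 each of the $g$ unit gaps uses two pairs. Each hosting gap of the present kind uses at least one. A hosting gap is not a unit gap, so these pairs are all different. Finally, the pair ($l_r$, upper) is used by neither kind. The upper end of a unit gap directly above $l_r$ would be an S-label, by Claim 8, hence an element of $S$ exceeding $l_r=\max S$. A hosting gap directly above $l_r$ would contain an element of $S$ exceeding $\max S$. So there are at most $2r-2g-1$ hosting gaps of this kind.

**Step 8: the contradiction.** Steps 6 and 7 give $h\le E+2r-2g-1$. By (3) and then (1),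
$$|S|\ \le\ r+2E+2r-2g-1\ =\ 3r-2g-1+2(g-2)\ =\ 3r-5 .$$
This contradicts (2). Hence every $q$-star-free coloring needs at least $2\chi-2$ colors. This proves Theorem 2, and with $q=2$ it proves Theorem 1 for all $k\ge3$. $\blacksquare$

The two bounds differ by exactly one, so each saving was needed, including the pair ($l_r$, upper).

## 9. Pairs: the case $k=2$

For $k=2$ and $q=2$ we have $f(x)=\binom{x+1}{2}$, so $f(2)=3$ instead of $4$. If $r=4$ and $a=b=2$, Step 3 gives only $|S|\ge6$, while the upper bound is $3r-5=7$. There is no contradiction, and we argue differently.

The vertices of $\mathrm{KG}(n,2)$ are the edges of $K_n$, and $2\chi-2=2n-6$. Suppose the lower bound fails for some $n\ge4$. Take the smallest $n\ge4$ for which there is a star-free coloring with colors in $[t]$, $t\le2n-7$. The graph has adjacent vertices, so $t\ge2$, hence $2n\ge9$ and $n\ge5$.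

Let $C_i$ be the class of color $i$. The edges in a class meet pairwise, so by Section 3 each class is a star or is contained in a triangle. Star-freeness says: **for consecutive classes, every edge of one is disjoint from at most one edge of the other.**

**Step 1: every class has at most three edges.** This uses the minimality of $n$. Suppose $|C_i|\ge4$. Then $C_i$ is a star with some center $a$. An edge avoiding $a$ meets at most two edges of $C_i$, so it is disjoint from at least two. Hence it lies neither in $C_{i-1}$ nor in $C_{i+1}$, and of course not in $C_i$. So the edges of $K_n-a$ avoid the colors $i-1,i,i+1$.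

On $K_n-a$, keep all colors at most $i-2$ and decrease all colors at least $i+2$ by $2$. The new colors lie in $[t-2]$. (If $i=1$ or $i=2$, only the second group occurs, and it becomes a set of positive numbers; if $i\ge t-1$, only the first group occurs, and $i-2\le t-2$.) A new color from the first group is at most $i-2$ and one from the second is at least $i$, so they differ by at least $2$. Differences inside each group are unchanged. So this is a star-free coloring of $\mathrm{KG}(n-1,2)$ with colors in $[t-2]$, where $t-2\le2(n-1)-7$ and $n-1\ge4$. This contradicts the minimality of $n$.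

**Step 2: only $n=6$ and $n=7$ remain, with all classes of size three.** Counting edges, $\binom n2\le3t\le3(2n-7)$, that is, $n^2-13n+42\le0$, or
$$(n-6)(n-7)\le0 .$$
So $n\in\{6,7\}$. In both cases $\binom n2=3(2n-7)$, so equality holds throughout: $t=2n-7$ and every class has exactly three edges. Each class is thus a triangle, which we denote by its vertex set $T$, or a star with center $a$ and leaf set $L$, $|L|=3$, which we denote by $(a,L)$. Distinct classes have no edge in common.

**Step 3: which classes can be consecutive.** By star-freeness each edge of one class must meet at least two of the three edges of the other.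

(a) *Two triangles are never consecutive.* Edge-disjoint triangles $T,T'$ share at most one vertex. So some edge of $T$ avoids $T'$ and is disjoint from all three edges of $T'$.

(b) *Consecutive stars have the same center.* Let $(a,L)$ and $(b,L')$ be consecutive with $a\neq b$. For $x\in L\setminus\{b\}$ and $y\in L'$, the edge $ax$ meets $by$ if and only if $y\in\{a,x\}$. It meets at least two of the three edges of $(b,L')$, so $a,x\in L'$. Since $L\setminus\{b\}\ne\emptyset$, we get $a\in L'$. Moreover $L\setminus\{b\}\subseteq L'\setminus\{a\}$, which has size $2$. So $|L\setminus\{b\}|\le2$ and $b\in L$. Now the edge $ab$ is in both classes, a contradiction.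

(c) *If $(a,L)$ and $T$ are consecutive, then $a\notin T$ and $L=T$.* Suppose $T=\{a,y,z\}$. The edge $yz$ meets $ax$ with $x\in L$ if and only if $x\in\{y,z\}$. It must meet two such edges, so $y,z\in L$, and $ay$ is in both classes, a contradiction. So $a\notin T$. For $x\in L$ the edge $ax$ must meet at least two edges of $T$, which forces $x\in T$. Thus $L\subseteq T$, and both have three elements.

**Step 4: runs of stars.** Consider the sequence of classes $C_1,\dots,C_t$. By (b) the stars in a run of consecutive stars have a common center $a$, and their leaf sets are disjoint. Since $a$ has degree $n-1$, a run of length $s$ satisfies $3s\le n-1$. So runs have length at most $1$ if $n=6$ and at most $2$ if $n=7$.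

Let $T,T'$ be successive triangles, that is, with only stars between them. The run between them is not empty by (a). It does not have length $1$, since by (c) its leaf set would equal both $T$ and $T'$, so the same triangle would occur twice. Hence it has length exactly $2$, and by (b) and (c) it is $(a,T),(a,T')$ with $T\cap T'=\emptyset$.

**Step 5: $n=6$, $t=5$.** Runs have length at most $1$, so by Step 4 there is at most one triangle. Then there are at most $1+1+1=3$ classes, contradicting $t=5$.

**Step 6: $n=7$, $t=7$.** With at most one triangle there would be at most $2+1+2=5$ classes. So there are at least two triangles. Let the first be $T$, at position $p$; then $p\le3$, since only stars precede it. The next triangle $T'$ is at position $p+3$, with $(a,T)$ and $(a,T')$ at positions $p+1$ and $p+2$. The sets $T$ and $T'$ are disjoint, and $a$ lies in neither by (c), so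
$$[7]=\{a\}\sqcup T\sqcup T'.$$
As $p+4\le7$, the class at position $p+4$ exists. By (a) and (c) it is a star $(b',T')$ with $b'\notin T'$. Also $b'\ne a$, because the edges from $a$ to $T'$ are used at position $p+2$. So $b'\in T$.

*Case $p\ge2$.* The class at position $p-1$ exists, and in the same way it is a star $(b,T)$ with $b\notin T$. Here $b\neq a$, because the edges from $a$ to $T$ are used at position $p+1$. So $b\in T'$. The edge $bb'$ lies in $(b,T)$, because $b'\in T$, and in $(b',T')$, because $b\in T'$. So it lies in two classes, a contradiction.

*Case $p=1$.* Now $T'$ is at position $4$ and $(b',T')$ at position $5$. Class $6$ is not a triangle, since that would leave a run of length $1$ between two successive triangles. So it is a star, and by (b) its center is $b'$. Class $7$ is not a star, since runs have length at most $2$. So it is a triangle $T''$, and by (c) class $6$ is $(b',T'')$ with $b'\notin T''$. The leaf sets of classes $5$ and $6$ are disjoint, so $T''\cap T'=\emptyset$. Hence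
$$T''\subseteq[7]\setminus(T'\cup\{b'\})=\{a\}\cup(T\setminus\{b'\}),$$
and both sides have three elements, so they are equal. The two vertices of $T\setminus\{b'\}$ span an edge of both $T$ and $T''$, a contradiction.

So $\chi_s(\mathrm{KG}(n,2))\ge2n-6$ for all $n\ge4$. With Lemma 4 this is Theorem 1 for $k=2$, and with Section 8 the proof of Theorem 1 is complete: the conjecture is true. $\blacksquare$

## 10. Singletons, small $k$ relative to $q$, and Schrijver graphs

We prove Proposition 3, which shows what happens when the hypotheses are weakened.

**(a) Singletons.** In a proper coloring of $\mathrm{KG}(n,1)=K_n$ all colors are distinct, so no three vertices use only two colors. Hence every proper coloring is star-free, and $\chi_s=\chi=n$. Moreover $n=2n-2$ if and only if $n=2$. Together with Theorem 1 for $k\ge2$ this gives the stated equivalence.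

**(b) Large $q$.** Let $1\le k\le q-2$. We argue by induction on $n\ge2k+1$. For $n=2k+1$, each vertex is disjoint from the $\binom{k+1}{k}=k+1$ subsets of size $k$ of its complement. So the graph is $(k+1)$-regular. Since $q\ge k+2$, no vertex has $q$ neighbors, and every proper coloring is $q$-star-free. A proper $3$-coloring exists because $\chi=3$, and $3=2\chi-3$.

For the step, let a $q$-star-free coloring of $\mathrm{KG}(n,k)$ with colors in $[t]$ be given. In $\mathrm{KG}(n+1,k)$ color all $k$-sets containing the new element $n+1$ with $t+2$, and leave $t+1$ unused. The new class is independent, since its members share an element. The color $t+2$ is consecutive to no used color, so the condition only concerns the old sets, where it holds. The range grows by $2$, and so does $2\chi-3=2(n-2k+2)-3$.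

**(c) Schrijver graphs.** The Schrijver graph $\mathrm{SG}(n,k)$ is the subgraph of $\mathrm{KG}(n,k)$ induced by the $k$-sets that contain no two cyclically consecutive elements of $[n]$. Let $n=2k+1$, $k\ge2$, and compute modulo $2k+1$. Going around the circle, the $k$ steps between successive elements of such a set are at least $2$ and add up to $2k+1$. So one step is $3$ and all others are $2$. The sets are therefore $S_i=\{i,i+2,\dots,i+2k-2\}$ for $i$ modulo $2k+1$. The complement of $S_i$ is
$$\{i+1,\,i+3,\,\dots,\,i+2k-3,\,i+2k-1,\,i+2k\},$$
which has $k+1$ elements, of which the last two are consecutive. A vertex contained in it must omit exactly one of these two. Omitting $i+2k$ gives $S_{i+1}$, and omitting $i+2k-1$ gives $S_{i+2k}=S_{i-1}$. So $S_i$ is adjacent exactly to $S_{i-1}$ and $S_{i+1}$, and $\mathrm{SG}(2k+1,k)\cong C_{2k+1}$.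

Color this cycle cyclically by $1,3,1,3,\dots,1,3,2$. This is proper. The only vertex of color $2$ has neighbors of colors $3$ and $1$, so no path with three vertices uses only $\{1,2\}$ or only $\{2,3\}$. An odd cycle needs three colors, so $\chi=\chi_s=3$, while $2\chi-2=4$. $\blacksquare$
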